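# A countable Boolean semi-topological group whose topology cannot be coarsened

## 1. The expected answer: every such topology can be coarsened

A **semi-topological group** is a group $G$ with a Hausdorff topology for which the operation $(x,y)\mapsto xy$ is separately continuous. A semi-topological group $X$ is **semi-minimal** if each continuous bijective homomorphism $h:X\to Y$ to a semi-topological group $Y$ is a topological isomorphism. A group is **Boolean** if $x^2=e$ for every $x$. A Boolean group is abelian, since $xy=(xy)^{-1}=y^{-1}x^{-1}=yx$. All our groups will be abelian and written additively, so Boolean means $x+x=0$, that is, $-x=x$. A Boolean group is the same thing as a vector space over $\mathbb F_2$. In particular there is, up to isomorphism, only one countably infinite Boolean group.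

The conjecture to be tested comes from the MathOverflow question https://mathoverflow.net/questions/292652/on-minimality-of-semitopological-and-quasitopological-groups.

**Conjecture.** No countable Boolean semi-topological group is semi-minimal.

A finite Hausdorff space is discrete, so every finite semi-topological group is semi-minimal. Here "countable" therefore means countably infinite.

The first guess is that the conjecture is true. Before testing it, let us restate the notions in a form that is easier to handle. Call a topology $\tau$ on an abelian group **shift-invariant** if all translations $x\mapsto x+b$ are $\tau$-homeomorphisms. Separate continuity says that all translations are continuous. Since the inverse of the translation by $b$ is the translation by $-b$, they are then homeomorphisms. So a semi-topological abelian group is exactly an abelian group with a Hausdorff shift-invariant topology.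

For an example that is not a topological group, take $\mathbb R$ with the half-open intervals $[x,y)$ as a base. The topology is Hausdorff and translations permute the base, so this is a semi-topological group. Negation is not continuous, because $-[0,1)=(-1,0]$ is not open. In a Boolean group negation is the identity map, so the only thing that can go wrong there is the *joint* continuity of addition.

**Lemma 1.1.** Let $(G,\tau)$ be an abelian semi-topological group. It is semi-minimal if and only if every Hausdorff shift-invariant topology $\tau'\subset\tau$ on $G$ equals $\tau$.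

*Proof.* Suppose $(G,\tau)$ is semi-minimal and $\tau'\subset\tau$ is Hausdorff and shift-invariant. The identity $(G,\tau)\to(G,\tau')$ is a continuous bijective homomorphism to a semi-topological group, hence a homeomorphism, so $\tau'=\tau$. Conversely, assume the condition on coarser topologies, and let $h:G\to Y$ be a continuous bijective homomorphism to a semi-topological group. Put $\tau'=\{h^{-1}(V):V\text{ open in }Y\}$. It is contained in $\tau$ because $h$ is continuous, Hausdorff because $h$ is injective, and shift-invariant because $h^{-1}(V)+g=h^{-1}(V+h(g))$. So $\tau'=\tau$: every $U\in\tau$ has the form $h^{-1}(V)$, and $h(U)=V$ is open. Thus $h$ is open. $\square$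

So the question is: given a Hausdorff shift-invariant topology on the countably infinite Boolean group, can we always throw away some open sets and remain Hausdorff and shift-invariant?

One general reason for semi-minimality is compactness: a continuous bijection from a compact space to a Hausdorff space is a homeomorphism, so every compact Hausdorff semi-topological group is semi-minimal. This reason is not available to us.

**Lemma 1.2.** A countable compact semi-topological group is finite.

*Proof.* A nonempty compact Hausdorff space is not a countable union of closed sets with empty interior (Baire). The group is the countable union of its points, so some point is isolated. Translations are homeomorphisms, so all points are isolated. A compact discrete space is finite. $\square$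

Now we test the guess. Let $G$ be the group of sequences $x=(x_1,x_2,\dots)$ over $\mathbb F_2$ with finite support.

*The discrete topology.* It is strictly finer than the topology $\tau_{\mathrm{prod}}$ whose base consists of all cosets of the subgroups
$$W_n=\{x\in G: x_1=\dots=x_n=0\}.$$
This topology is Hausdorff because $\bigcap_nW_n=\{0\}$, and it is clearly shift-invariant. It is not discrete, as each $W_n$ is infinite. So the discrete topology can be coarsened.

*The topology $\tau_{\mathrm{prod}}$.* Put $V_n=\{x\in G:x_1=\dots=x_n\}$. The $V_n$ are decreasing subgroups. A sequence in all of them is constant, and having finite support it is $0$. So the cosets of the $V_n$ are a base of a Hausdorff shift-invariant topology $\tau'$: if $x\ne y$, then $x-y\notin V_n$ for some $n$, and the cosets $x+V_n$, $y+V_n$ are disjoint. Each $V_n$ is a union of cosets of $W_n$, so $\tau'\subset\tau_{\mathrm{prod}}$. Finally $W_1$ contains no $V_n$, because the sequence $1_n$ with exactly the first $n$ coordinates equal to $1$ lies in $V_n\setminus W_1$. So $\tau'\neq\tau_{\mathrm{prod}}$.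

The second test has a mechanism behind it. The group $G$ is dense in the compact group $\mathbb F_2^{\mathbb N}$, the point $p=(1,1,1,\dots)$ is missing from $G$, and $\tau'$ is what results from gluing $p$ to $0$. This works for a whole class of topological groups. Recall that a Hausdorff abelian topological group $X$ is *precompact* if for each neighborhood $O$ of $0$ there is a finite $E$ with $E+O=X$, and that such an $X$ is a dense topological subgroup of a compact Hausdorff group $K$, its completion.

**Lemma 1.3.** A countably infinite precompact Boolean topological group $X$ is not semi-minimal.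

*Proof.* Let $K$ be its completion. The maps $x\mapsto x+x$ and $(x,y)\mapsto x+y-y-x$ are continuous and vanish on the dense sets $X$ and $X\times X$, so $K$ is a Boolean (and abelian) group. It is infinite and compact, hence uncountable by Lemma 1.2. So there is $p\in K\setminus X$. As $p+p=0$, the set $\{0,p\}$ is a closed subgroup, and the quotient map $\rho:K\to K/\{0,p\}$ is a continuous homomorphism to a Hausdorff topological group. It is injective on $X$: if $x,y\in X$ and $\rho(x)=\rho(y)$, then $x-y\in\{0,p\}\cap X=\{0\}$. By density some net in $X$ converges to $p$ in $K$. It does not converge to $0$ in $X$, since limits in $K$ are unique. Its $\rho$-image converges to $\rho(p)=\rho(0)$. So $\rho|_X:X\to\rho(X)$ is a continuous bijective homomorphism that is not a topological isomorphism. $\square$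

So far the guess survives. It is wrong nonetheless.

**Theorem 1.** The countably infinite Boolean group carries a metrizable shift-invariant topology, homeomorphic to $\mathbb Q$, for which it is semi-minimal. Hence the Conjecture is false.

**Theorem 2.** More generally, every countably infinite abelian torsion group carries such a topology.

**Theorem 3.** Let $X$ be a countably infinite Boolean semi-topological group that is semi-minimal. Then

1. $X$ is second countable and its regular open sets form a base;
2. for every neighborhood $N$ of $0$ there is a finite $E\subset X$ with $E+\overline N=X$;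
3. $X$ is not a topological group.

By part 3 the guess is right for topological groups, so separate continuity is essential in Theorem 1. A *regular open* set is one that equals the interior of its closure. In $\mathbb R$, for instance, $(0,1)$ is regular open, and $(0,1)\cup(1,2)$ is not, since the interior of its closure is $(0,2)$.

## 2. Where gluing a missing point breaks down

To show that a coarser topology cannot exist, we have to exploit its Hausdorff property, and here is the form in which we shall use it.

**Definition.** Let $\tau$ be a shift-invariant topology on an abelian group $G$ and let $a\in G\setminus\{0\}$. An **$a$-set** for $\tau$ is a $\tau$-open set $W\ni 0$ with $W\cap(a+W)=\emptyset$.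

For $\tau_{\mathrm{prod}}$, the subgroup $W_n$ is an $a$-set exactly when $a\notin W_n$.

**Lemma 2.1.** Let $\tau$ be a Hausdorff shift-invariant topology on an abelian group $G$.

1. For each $a\neq0$, every neighborhood of $0$ contains an $a$-set.
2. Let $W_a$ be an $a$-set for each $a\ne0$. The topology $\tau'$ with subbase $\{g+W_a:g\in G,\ a\neq0\}$ is Hausdorff, shift-invariant and contained in $\tau$.

*Proof.* For part 1, choose disjoint open $A\ni0$ and $B\ni a$, and let $V\ni 0$ be an open set inside the given neighborhood. Put $W=A\cap(B-a)\cap V$. It is open, contains $0$, and $W\subset A$ while $a+W\subset B$. For part 2, the subbase consists of $\tau$-open sets and covers $G$, and translations permute it. So $\tau'\subset\tau$ is shift-invariant. Two different points have the form $g$ and $g+a$ with $a\neq0$. The sets $g+W_a$ and $(g+a)+W_a=g+(a+W_a)$ contain them and are disjoint. $\square$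

Now look again at the group of finite-support sequences. Let $H_n=\{x:x_i=0\text{ for }i>n\}$, and let $\kappa_n:G\to H_n$ be truncation to the first $n$ coordinates, so that $W_n=\kappa_n^{-1}(0)$. Let $\tau'\subset\tau_{\mathrm{prod}}$ be Hausdorff and shift-invariant, fix $a\neq0$, and let $U$ be an $a$-set for $\tau'$. It contains some $W_n$. For each finite $F\subset W_n$ the set
$$O=\bigcap_{f\in F}(U-f)=\{x: x+F\subset U\}$$
is a $\tau'$-open neighborhood of $0$. Since $a+W_n\subset a+U$ is disjoint from $U$, no point $x\in O$ can be carried into $a+W_n$ by a shift $f\in F$.

For $\tau_{\mathrm{prod}}$ this gives almost no information. Truncation is a homomorphism, so $x+f$ stays in the coset $x+W_n$ for all $f\in W_n$. The points of $1_n+W_n$ are never carried into $a+W_n$ unless they are there already, and so nothing stops them from being $\tau'$-close to $0$. This is the room in which the coarsening by the $V_n$ lives.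

Turn this around. Was it needed, for shift-invariance, that truncation be a homomorphism? No: we shall see that $\kappa_n(x+h)=\kappa_n(x)+h$ for $h\in H_n$ is enough. So we may replace truncation by a map that is as far from linear as possible. We want a shift from $W_n$, taken from a finite set fixed in advance, to carry *every* point $x$ that does not look like a point of $H_n$ into $a+W_n$. Then $O$ contains only points that look like points of $H_n$, and among these finitely many candidates the Hausdorff property can single out $0$.

## 3. A topology built from retractions of finite groups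

Throughout Sections 3 and 4, $G=\bigcup_{n\ge0}H_n$ is an infinite abelian group, where $H_0\subset H_1\subset\cdots$ are finite subgroups and $H_0\neq\{0\}$. We suppose given maps $\pi_n:H_{n+1}\to H_n$ with two properties.

* **(P1)** $\pi_n(0)=0$ and $\pi_n(x+h)=\pi_n(x)+h$ for $x\in H_{n+1}$, $h\in H_n$.
* **(P2)** For all $y\in H_{n+1}\setminus H_n$ and $v\in H_n$ there is $c\in H_{n+1}$ with $\pi_n(c)=0$ and $\pi_n(c+y)=v$.

Taking $x=0$ in (P1) gives $\pi_n(h)=h$ for $h\in H_n$. Property (P1) is what shift-invariance needs. Property (P2) says that the zero set of $\pi_n$, shifted by any $y$ outside $H_n$, meets every fiber of $\pi_n$. If $H_{n+1}\ne H_n$, a homomorphism $\pi_n$ never has (P2): then $\pi_n(c)=0$ forces $\pi_n(c+y)=\pi_n(y)$, a single value, while $H_n$ has at least two elements.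

*The smallest example.* Let $H_0=\mathbb F_2$, let $H_1=\mathbb F_2\oplus\mathbb F_2^2$ with elements $(h;s,t)$, and put $\pi_0(h;s,t)=h+st$. Then (P1) is clear, and the zero set is
$$\{(0;0,0),\ (0;1,0),\ (0;0,1),\ (1;1,1)\}.$$
It is not a subgroup: $(0;1,0)+(0;0,1)=(0;1,1)$ has $\pi_0=1$. Check (P2) for $y=(0;1,0)$. With $c=0$ we get $\pi_0(c+y)=\pi_0(0;1,0)=0$. With $c=(0;0,1)$ we get $\pi_0(c+y)=\pi_0(0;1,1)=1$. For $y=(0;1,1)$, the choice $c=0$ gives the value $1$, and $c=(0;1,0)$ gives $\pi_0(0;0,1)=0$. The case $y=(0;0,1)$ is symmetric to the first. For $y=(1;s_0,t_0)$ the same choices of $c$ give the same values plus $1$, by (P1).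

**Proposition 3.1.** If (P1) and (P2) hold for all $n\ge 0$, then $G$ carries a metrizable shift-invariant topology $\tau$, homeomorphic to $\mathbb Q$, such that $(G,\tau)$ is semi-minimal.

This section constructs $\tau$, using only (P1). Section 4 proves semi-minimality, using (P2).

**Step 1: the maps $\kappa_n:G\to H_n$.** This step replaces truncation. For $x\in H_m$ with $m\ge n$ put
$$\kappa_n(x)=\pi_n\pi_{n+1}\cdots\pi_{m-1}(x)\in H_n,$$
read as $x$ if $m=n$. The value does not depend on $m$: if we regard $x\in H_m$ as an element of $H_{m+1}$, the composition gets the extra innermost factor $\pi_m$, and $\pi_m(x)=x$. We shall use four rules: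
$$\kappa_n(h)=h,\qquad \kappa_n(x+h)=\kappa_n(x)+h\qquad(x\in G,\ h\in H_n),\tag{1}$$
$$\kappa_n=\pi_n\circ\kappa_{n+1},\qquad \kappa_n=\kappa_n\circ\kappa_k\quad(n\le k).\tag{2}$$
The first is the case $m=n$ of the definition. For the second, apply (P1) to each of $\pi_{m-1},\dots,\pi_n$ in turn: $h$ lies in $H_n\subset H_k$ for all $k\ge n$ and so passes through each $\pi_k$. The third is the definition, with $m\ge n+1$. For the fourth, take $m\ge k$; then $\kappa_k(x)=\pi_k\cdots\pi_{m-1}(x)\in H_k$, so $\kappa_n(\kappa_k(x))=\pi_n\cdots\pi_{k-1}(\kappa_k(x))=\kappa_n(x)$.

**Step 2: the topology.** This step defines $\tau$ and shows that it is metrizable. Let $W_n=\kappa_n^{-1}(0)$. If $\kappa_{n+1}(x)=0$, then $\kappa_n(x)=\pi_n(0)=0$ by (2); so $W_{n+1}\subset W_n$. By (1), $\kappa_n(x)=v$ is equivalent to $\kappa_n(x-v)=0$ for $v\in H_n$, that is,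
$$\kappa_n^{-1}(v)=v+W_n\qquad(v\in H_n).\tag{3}$$
So $\mathcal P_n=\{v+W_n:v\in H_n\}$ is the partition of $G$ into the fibers of $\kappa_n$ (all nonempty, since $\kappa_n(v)=v$). As $\kappa_n$ is a function of $\kappa_{n+1}$, the partition $\mathcal P_{n+1}$ refines $\mathcal P_n$. Two members of $\bigcup_n\mathcal P_n$ are therefore disjoint or nested, so $\bigcup_n\mathcal P_n$ is a base of a topology $\tau$.

If $x\neq y$ lie in $H_n$, then $\kappa_n(x)=x\neq y=\kappa_n(y)$. So
$$d(x,y)=2^{-\min\{n:\kappa_n(x)\neq\kappa_n(y)\}}\quad(x\ne y),\qquad d(x,x)=0,$$
is well defined. If $\kappa_n(x)\ne\kappa_n(z)$, then $\kappa_n(x)\neq\kappa_n(y)$ or $\kappa_n(y)\ne\kappa_n(z)$; hence $d(x,z)\le\max\{d(x,y),d(y,z)\}$, and $d$ is an ultrametric. We have $d(x,y)<2^{-n}$ exactly when $\kappa_k(x)=\kappa_k(y)$ for all $k\le n$, and by (2) this holds exactly when $\kappa_n(x)=\kappa_n(y)$. So the balls of radius $2^{-n}$ are the members of $\mathcal P_n$, and $d$ generates $\tau$. In particular $\tau$ is Hausdorff.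

**Step 3: shift-invariance.** This step makes $(G,\tau)$ a semi-topological group. Let $b\in G$, say $b\in H_m$. For $n\ge m$ and $v\in H_n$,
$$b+(v+W_n)=(b+v)+W_n\in\mathcal P_n .$$
The family $\bigcup_{n\ge m}\mathcal P_n$ is also a base of $\tau$, since each member of an earlier $\mathcal P_k$ is a union of members of $\mathcal P_m$. So translation by $b$ maps a base into $\tau$, hence is open. The same holds for $-b$, so translation by $b$ is a homeomorphism. The member of $\mathcal P_n$ containing $0$ is $W_n$. Thus $\{W_n\}$ is a neighborhood base at $0$, and $\{q+W_n\}_n$ is one at $q$.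

**Step 4: the space is $\mathbb Q$.** By (1), $\kappa_n(x-\kappa_n(x))=0$, so
$$G=H_n+W_n.\tag{4}$$
Since $G$ is infinite and $H_n$ is finite, $W_n$ is infinite. So every nonempty open set is infinite, and there are no isolated points. By Sierpiński's theorem, a nonempty countable metrizable space without isolated points is homeomorphic to $\mathbb Q$.

## 4. Every coarser Hausdorff shift-invariant topology contains all the $W_m$

We complete the proof of Proposition 3.1. Let $\tau'\subset\tau$ be Hausdorff and shift-invariant. By Lemma 1.1 we must show $\tau'=\tau$. By shift-invariance it suffices to show that every $W_m$ is a $\tau'$-neighborhood of $0$: then each $v+W_m$ is a $\tau'$-neighborhood of $v$, so every $\tau$-open set is a $\tau'$-neighborhood of each of its points. Fix $m$ and an element $a\in H_0\setminus\{0\}$.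

**Step 5: choices.** This step fixes, in this order, the objects $U,n,N,M,F,O$. The order matters, because $M$ must be chosen after $N$.

By Lemma 2.1 there is an $a$-set $U$ for $\tau'$: it is $\tau'$-open, $0\in U$, and $U\cap(a+U)=\emptyset$. As $U$ is also $\tau$-open, $W_n\subset U$ for some $n$.

For each $q\in H_n\setminus\{0\}$ choose disjoint $\tau'$-open sets $A_q\ni0$ and $B_q\ni q$. Let $N=\bigcap_qA_q$. This is a finite intersection, so $N$ is a $\tau'$-open neighborhood of $0$. Each $B_q$ is $\tau$-open, so it contains $q+W_k$ for all large $k$. Hence there is $M>\max(m,n)$ with $q+W_M\subset B_q$ for all $q\in H_n\setminus\{0\}$, and therefore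
$$N\cap(q+W_M)=\emptyset\qquad(q\in H_n\setminus\{0\}).\tag{5}$$

Let $F=W_n\cap H_M$. It is finite and contained in $U$. Let $O=\bigcap_{f\in F}(U-f)$. Each $U-f$ is $\tau'$-open and contains $0$, as $f\in U$. So $O$ is a $\tau'$-open neighborhood of $0$.

**Step 6: the claim $O\subset H_n+W_M$.** This is the step where (P2) enters: a point of $O$ that is not of this form could be shifted by some $f\in F$ into $a+W_n$.

Let $x\in O$ and write $x_k=\kappa_k(x)$. Suppose that $x_{k+1}\notin H_k$ for some $k$ with $n\le k<M$. Apply (P2) to $\pi_k$, with $y=x_{k+1}\in H_{k+1}\setminus H_k$ and $v=a\in H_0\subset H_k$: there is $f\in H_{k+1}$ with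
$$\pi_k(f)=0,\qquad \pi_k(f+x_{k+1})=a .$$

First, $f\in F$. Indeed $f\in H_{k+1}\subset H_M$. Since $f\in H_{k+1}$, we have $\kappa_k(f)=\pi_k(f)=0$, so by (2) $\kappa_n(f)=\kappa_n(\kappa_k(f))=\kappa_n(0)=0$, that is, $f\in W_n$.

Second, $x+f\in a+W_n$. Indeed, by (1) and $f\in H_{k+1}$, $\kappa_{k+1}(x+f)=x_{k+1}+f$. By (2), $\kappa_k(x+f)=\pi_k(x_{k+1}+f)=a$, and then $\kappa_n(x+f)=\kappa_n(\kappa_k(x+f))=\kappa_n(a)=a$, because $a\in H_0\subset H_n$. By (3), $x+f\in a+W_n\subset a+U$.

But $x\in O$ and $f\in F$ give $x+f\in U$, which contradicts $U\cap(a+U)=\emptyset$.

So $x_{k+1}\in H_k$ for all $k$ with $n\le k<M$. As $\pi_k$ is the identity on $H_k$, we get $x_k=\pi_k(x_{k+1})=x_{k+1}$ for these $k$. Hence $\kappa_M(x)=x_M=x_{M-1}=\dots=x_n\in H_n$, and by (3) $x\in x_n+W_M\subset H_n+W_M$. This proves the claim.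

**Step 7: conclusion.** This step removes the finitely many wrong sheets $q+W_M$. Let $x\in N\cap O$. By Step 6, $x\in q+W_M$ for some $q\in H_n$, and by (5) $q=0$. So $N\cap O\subset W_M\subset W_m$, as $M>m$. Since $N\cap O$ is a $\tau'$-open neighborhood of $0$, the set $W_m$ is a $\tau'$-neighborhood of $0$. This proves Proposition 3.1. $\blacksquare$

## 5. Multiplication in finite fields: proof of Theorem 1

We need finite Boolean groups with retractions satisfying (P1) and (P2). The example of order $8$ in Section 3 used the product $st$ in $\mathbb F_2$; we iterate it over larger fields.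

**Step 1: the construction.** Let $H_0=\{0,a\}$ be a group of order $2$. Suppose a finite Boolean group $H_n$ of order $q=2^{3^n}$ is given. It is a vector space over $\mathbb F_2$ of the same dimension as $\mathbb F_q$, so we may identify it, as an additive group, with $\mathbb F_q$. Put
$$C_n=\mathbb F_q\times\mathbb F_q,\qquad H_{n+1}=H_n\oplus C_n,\qquad \varphi_n(s,t)=st,\qquad \pi_n(h+c)=h+\varphi_n(c)$$
for $h\in H_n$ and $c=(s,t)\in C_n$. The order of $H_{n+1}$ is $q^3=2^{3^{n+1}}$, and the construction continues; the identification of $H_{n+1}$ with a field at the next stage is any additive isomorphism and need not respect the one for $H_n$. The group $G=\bigcup_nH_n$ is countably infinite and Boolean, so it is *the* countably infinite Boolean group.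

**Step 2: (P1).** We have $\pi_n(0)=\varphi_n(0)=0$, and adding an element of $H_n$ to $h+c$ changes only the summand $h$. So (P1) holds.

**Step 3: (P2).** Let $y=h_0+c_0$ with $h_0\in H_n$ and $0\neq c_0=(s_0,t_0)\in C_n$, and let $v\in H_n$. This is the general element $y$ of $H_{n+1}\setminus H_n$. For $c=(s,t)$, since we are in characteristic $2$,
$$\varphi_n(c)+\varphi_n(c+c_0)=st+(s+s_0)(t+t_0)=st_0+s_0t+s_0t_0.\tag{6}$$
As $c$ varies, the right side takes every value $w\in\mathbb F_q$: if $t_0\neq0$, put $t=0$ and $s=t_0^{-1}(w+s_0t_0)$; if $t_0=0$, then $s_0\neq0$, and we put $s=0$ and $t=s_0^{-1}w$. Choose $c$ such that (6) equals $v+h_0$, and let $f=\varphi_n(c)+c\in H_{n+1}$, with $\varphi_n(c)\in H_n$. Then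
$$\pi_n(f)=\varphi_n(c)+\varphi_n(c)=0,$$
$$\pi_n(f+y)=\varphi_n(c)+h_0+\varphi_n(c+c_0)=h_0+(v+h_0)=v .$$
So (P2) holds with $f$ in the role of $c$.

Proposition 3.1 now gives Theorem 1, and the Conjecture is disproved. $\blacksquare$

*Remark (why a field).* The surjectivity in Step 3 uses that nonzero elements are invertible. With the coordinatewise product on $\mathbb F_2^k$, $k\geq2$, in place of the field product, it fails: for $s_0=(1,0,\dots,0)$ and $t_0=0$ the expression (6) is $s_0t$, which takes only the values $0$ and $s_0$.

*Remark (addition is not jointly continuous).* This can be seen directly from (P2). For each $n$ pick $z\in H_{n+1}\setminus H_n$ and put $y=z-\pi_n(z)$. Then $y\in H_{n+1}\setminus H_n$ and, by (P1), $\pi_n(y)=0$. Take $c$ from (P2) with $\pi_n(c)=0$ and $\pi_n(c+y)=a$. Then $c,y\in W_n$, while $\kappa_0(c+y)=\kappa_0(\kappa_n(c+y))=\kappa_0(a)=a\neq0$. So $W_n+W_n\not\subset W_0$ for every $n$, and addition is not continuous at $(0,0)$.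

## 6. Random retractions: proof of Theorem 2

Let $G$ be a countably infinite abelian torsion group. There is no field multiplication at hand, but a random retraction satisfies (P2) when the index $[H_{n+1}:H_n]$ is large.

**Step 1: the subgroups.** This step chooses $H_n$ with room for the random choice. A finitely generated abelian torsion group is finite, so each finite subset of $G$ generates a finite subgroup. Fix an enumeration of $G$, and let $H_0\neq\{0\}$ be a finite subgroup. Given $H_n$ with $r=|H_n|\ge2$, choose a finite subgroup $H_{n+1}\supset H_n$ containing the first $n$ elements of the enumeration, with index $D=[H_{n+1}:H_n]\ge3$ so large that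
$$D\,r\,e^{-(D/3-1)/r}<1.\tag{7}$$
This is possible: $G$ is infinite, so by adding generators we make $D$ as large as we like, and for fixed $r$ the left side of (7) tends to $0$ as $D\to\infty$. Then $\bigcup_nH_n=G$.

**Step 2: the random map.** This step defines $\pi_n$ so that (P1) is automatic. Let $t_0=0,t_1,\dots,t_{D-1}$ represent the cosets of $H_n$ in $H_{n+1}$. Put $\varphi(t_0)=0$, choose $\varphi(t_i)\in H_n$ for $i\ge1$ independently and uniformly, and let $\pi_n(h+t_i)=h+\varphi(t_i)$ for $h\in H_n$. Each element of $H_{n+1}$ is uniquely of the form $h+t_i$, so $\pi_n$ is well defined, and (P1) holds.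

**Step 3: simplifying (P2).** This step reduces (P2) to finitely many conditions on differences. Suppose that for each $i\ge1$ and each $v\in H_n$ there is $x\in H_{n+1}$ with
$$\pi_n(x+t_i)-\pi_n(x)=v.\tag{8}$$
Then (P2) holds. To see this, let $y=t_i+h$ with $i\geq1$, $h\in H_n$ be any element of $H_{n+1}\setminus H_n$, and let $v\in H_n$. Take $x$ satisfying (8) with $v-h$ in place of $v$. By (P1), $\pi_n(x+y)-\pi_n(x)=\pi_n(x+t_i)+h-\pi_n(x)=v$. Put $c=x-\pi_n(x)$. By (P1) again, $\pi_n(c)=\pi_n(x)-\pi_n(x)=0$ and $\pi_n(c+y)=\pi_n(x+y)-\pi_n(x)=v$.

**Step 4: many independent chances.** Fix $i\ge1$ and $v\in H_n$. This step bounds the probability that (8) has no solution $x$. Write $\bar x$ for the coset $x+H_n$, and let $y=t_i$. Translation by $\bar y\neq0$ splits $H_{n+1}/H_n$ into cycles of a common length $d\ge2$, the order of $\bar y$. In each cycle $\bar x,\bar x+\bar y,\bar x+2\bar y,\dots$ we take the pairs $\{\bar x,\bar x+\bar y\},\{\bar x+2\bar y,\bar x+3\bar y\},\dots$, which gives $\lfloor d/2\rfloor$ pairwise disjoint pairs. Here $\lfloor d/2\rfloor\ge d/3$: for $d=2$ this says $1\ge2/3$, and for $d\ge3$ we have $\lfloor d/2\rfloor\ge(d-1)/2\ge d/3$.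 There are $D/d$ cycles, so we get at least $D/3$ disjoint pairs. At most one of them contains the zero coset, so at least $D/3-1$ of them avoid it.

For such a pair $\{\bar x,\bar x+\bar y\}$ take $x=t_l$ and write $t_l+y=t_{l'}+h$ with $h\in H_n$. Here $l\neq l'$ and $l,l'\ge1$. Equation (8) for this $x$ reads
$$h+\varphi(t_{l'})-\varphi(t_l)=v,\qquad\text{that is,}\qquad \varphi(t_{l'})-\varphi(t_l)=v-h .$$
As $\varphi(t_l)$ and $\varphi(t_{l'})$ are independent and uniform on $H_n$, so is their difference uniform, and the event has probability $1/r$. The event depends only on the values of $\varphi$ at the two cosets of the pair, so the events for disjoint pairs are independent. All of them fail with probability at most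
$$(1-1/r)^{D/3-1}\le e^{-(D/3-1)/r}.$$

**Step 5: union bound.** There are $(D-1)r<Dr$ pairs $(i,v)$. So some pair $(i,v)$ admits no solution of (8) with probability at most $Dr\,e^{-(D/3-1)/r}<1$, by (7). Hence some choice of $\varphi$ solves (8) for all $(i,v)$, and by Step 3 the resulting $\pi_n$ satisfies (P2). Carrying this out for each $n$ and applying Proposition 3.1 proves Theorem 2. $\blacksquare$

## 7. Second countability, finite covers, and topological groups: proof of Theorem 3

Let $(X,\tau)$ be a countably infinite Boolean semi-topological group that is semi-minimal. Closures and interiors are taken with respect to $\tau$. The tool is Lemma 2.1 combined with Lemma 1.1: *however* we choose an $a$-set $W_a$ for each $a\neq0$, the translates of these sets must generate all of $\tau$.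

### Second countability and regular open sets

Choose any $a$-set $W_a$ for each $a\ne0$. The topology $\tau'$ generated by the sets $g+W_a$ is Hausdorff, shift-invariant and contained in $\tau$, so $\tau'=\tau$. As $X$ is countable, this subbase is countable. So $\tau$ is second countable.

For the second assertion, the intersection of two regular open sets is regular open, so the regular open sets are a base of a topology $\tau_s\subset\tau$. Translations are $\tau$-homeomorphisms, so they permute the regular open sets, and $\tau_s$ is shift-invariant. To see that $\tau_s$ is Hausdorff, separate two points by disjoint $\tau$-open sets $A,B$. The open set $A$ does not meet $\overline B$, hence does not meet $\operatorname{int}\overline B$. So the open set $\operatorname{int}\overline B$ does not meet $\overline A$, hence does not meet $\operatorname{int}\overline A$. Thus $\operatorname{int}\overline A\supset A$ and $\operatorname{int}\overline B\supset B$ are disjoint, and they are regular open. By semi-minimality $\tau_s=\tau$. This is part 1.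

### Finitely many translates of $\overline N$ cover

Suppose part 2 fails for some neighborhood of $0$. It then fails for the interior, so there is an *open* neighborhood $N$ of $0$ with $E+\overline N\neq X$ for all finite $E$. We shall choose the $a$-sets so cleverly that a sequence $(x_k)$ outside $N$ converges to $0$ in the topology they generate. Enumerate $X=\{g_1,g_2,\dots\}$ and $X\setminus\{0\}=\{a_1,a_2,\dots\}$.

**Step 1: the inductive construction.** This step builds points $x_k$ and $a_j$-sets $W_j^k$ ($k\ge j-1$), increasing in $k$, each contained in finitely many translates of $N$. The set $W_j^k$ will contain $g_i+x_k$ for each $i\le k$ with $g_i\in W_j^{k-1}$.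

At stage $k\ge1$ the sets $W_j^{k-1}$ with $j<k$ are given. Let $W_k^{k-1}\subset N$ be any $a_k$-set, which exists by Lemma 2.1. Now $W_j^{k-1}$ is given for all $j\le k$. Each lies in $E_j+N$ for some finite $E_j$, so its closure lies in the closed set $E_j+\overline N$. Hence the set
$$\overline N\cup\bigcup_{i,j\le k}\bigl(g_i+a_j+\overline{W_j^{k-1}}\bigr)$$
lies in $E+\overline N$ for some finite $E$, and is not all of $X$. Choose $x_k$ outside it.

For $j\le k$ let $I_j=\{i\le k:g_i\in W_j^{k-1}\}$. We choose an open neighborhood $M\subset N$ of $0$ such that for all $j\le k$ and all $i,i'\in I_j$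
$$(g_i+x_k+M)\cap(a_j+W_j^{k-1})=\emptyset,\tag{9}$$
$$M\cap(g_i+g_{i'}+a_j+M)=\emptyset.\tag{10}$$
There are finitely many conditions, each inherited by smaller $M$, so it is enough to satisfy each one separately. For (9): by the choice of $x_k$ we have $x_k\notin g_i+a_j+\overline{W_j^{k-1}}$, so $g_i+x_k$ (recall $-g_i=g_i$) lies in the open complement of $a_j+\overline{W_j^{k-1}}$, and a small neighborhood of $g_i+x_k$ stays there. For (10): if $g_i+g_{i'}=a_j$, then $g_i=a_j+g_{i'}$ would lie in $W_j^{k-1}\cap(a_j+W_j^{k-1})=\emptyset$. So $b=g_i+g_{i'}+a_j\neq0$, and any $b$-set serves as $M$. Put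
$$W_j^k=W_j^{k-1}\cup\bigcup_{i\in I_j}(g_i+x_k+M)\qquad(j\le k).$$

**Step 2: $W_j^k$ is again an $a_j$-set.** This step keeps the induction going. The set is open, contains $0$, and is contained in finitely many translates of $N$, because $M\subset N$. It remains to see that $W_j^k$ and $a_j+W_j^k$ are disjoint. There are four kinds of pieces to compare.

* $W_j^{k-1}$ and $a_j+W_j^{k-1}$ are disjoint by hypothesis.
* $g_i+x_k+M$ and $a_j+W_j^{k-1}$ are disjoint by (9).
* $W_j^{k-1}$ and $a_j+(g_i+x_k+M)$ are disjoint: translating both by $a_j$ and using $a_j+a_j=0$ gives the previous case.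
* $g_i+x_k+M$ and $a_j+g_{i'}+x_k+M$ are disjoint: translating both by $g_i+x_k$ gives $M$ and $g_i+g_{i'}+a_j+M$, which are disjoint by (10).

**Step 3: the limit sets.** This step produces the $a$-sets to be used. Let $W_j=\bigcup_{k\ge j-1}W_j^k$. It is open and contains $0$. If some $w$ were in $W_j\cap(a_j+W_j)$, then $w$ and $w+a_j$ would both lie in $W_j^k$ for large $k$, so $w\in W_j^k\cap(a_j+W_j^k)=\emptyset$. Thus $W_j$ is an $a_j$-set. Moreover,
$$\text{if } g\in W_j,\text{ then } g+x_k\in W_j\text{ for all large }k.\tag{11}$$
For let $g=g_i$. For all large $k$ we have $k\ge i$, $k\geq j$ and $g_i\in W_j^{k-1}$, so $i\in I_j$ at stage $k$, and $g_i+x_k\in g_i+x_k+M\subset W_j^k\subset W_j$.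

**Step 4: the contradiction.** Let $\tau'$ be the topology generated by the translates of all $W_j$. By Lemma 2.1 it is Hausdorff, shift-invariant and contained in $\tau$; so $\tau'=\tau$ by semi-minimality. In $\tau'$ we have $x_k\to0$: if a subbasic set $g+W_j$ contains $0$, then $g=-g\in W_j$, so by (11) $g+x_k\in W_j$, that is, $x_k\in g+W_j$, for all large $k$; and a basic neighborhood of $0$ is a finite intersection of such sets. But $N$ is a $\tau$-neighborhood of $0$ and $x_k\notin N$ for all $k$, so $x_k\not\to0$ in $\tau$. Hence $\tau'\neq\tau$, a contradiction. This proves part 2.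

For the topology of Section 3 the conclusion of part 2 is visible at once: by (4), $H_n+W_n=G$.

### Topological groups are excluded

Suppose the semi-minimal $X$ is a topological group. Let $O$ be a neighborhood of $0$. By joint continuity there is a neighborhood $N$ of $0$ with $N+N\subset O$. Then $\overline N\subset N+N$: if $x\in\overline N$, the neighborhood $x+N$ of $x$ meets $N$, so $x+u=u'$ with $u,u'\in N$, and $x=u'+u$ because $X$ is Boolean. So $\overline N\subset O$, and part 2 gives a finite $E$ with $E+O\supset E+\overline N=X$. As $O$ was arbitrary, $X$ is precompact. By Lemma 1.3, $X$ is then not semi-minimal, a contradiction. This proves part 3, and with it Theorem 3. $\blacksquare$
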